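# A Bezout monoid that is not the divisibility monoid of any commutative ring

Rings are associative with $1$. We write $\mathbb N=\{0,1,2,\dots\}$, and $[X]^n$ is the set of $n$-element subsets of $X$. Everything takes place in ZFC.

## 1. Divisibility monoids, Bezout monoids, Bezout algebras

**Definition 1 (divisibility monoid).** Let $R$ be a commutative ring. Its divisibility monoid $D(R)$ is the set $\{aR:a\in R\}$ of principal ideals, with product $aR\cdot bR=abR$, ordered by reverse inclusion: $aR\le bR$ means $bR\subseteq aR$, that is, $b\in aR$.

*Example.* $D(\mathbb Z)$ is $\mathbb N$ under multiplication, ordered by divisibility. The number $1$ is the least element and $0$ is the greatest. The meet is the gcd and the join is the lcm. For $\mathbb Z/4$ we get the chain $D(\mathbb Z/4)=\{1<2<0\}$ with $2\cdot 2=0$.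

**Definition 2 (Bezout monoid).** Let $S$ be a commutative monoid with a zero, $0s=0$ for all $s$. For $a,b\in S$ put $a\le b$ if $bS\subseteq aS$, that is, if $a$ divides $b$. The monoid $S$ is a Bezout monoid if, under this *natural order*:

* (i) $S$ is a distributive lattice (in particular $\le$ is a partial order);
* (ii) multiplication distributes over meets and over joins;
* (iii) for $x,y\in S$, if $d=x\wedge y$ and $dx_1=x$, then there is $y_1\in S$ with $dy_1=y$ and $x_1\wedge y_1=1$.

Note that $1$ is the *least* element and $0$ is the *greatest*, so $0\wedge s=s$. Multiplication is monotone, because $a\mid b$ implies $ac\mid bc$.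

*Example.* $D(\mathbb Z)$ is a Bezout monoid. For (iii): if $d=\gcd(x,y)\neq0$, then $x_1=x/d$ and $y_1=y/d$ works; if $d=0$, then $x=y=0$, and $y_1=1$ works for every $x_1$.

*Non-example.* Take the chain $\{1<t<0\}$ with $t\cdot t=t$. The natural order is the displayed one, and (i), (ii) hold because multiplication is monotone on a chain. But (iii) fails: let $x=t$, $y=0$, so $d=t$, and take $x_1=t$, which is allowed since $t\cdot t=t$. Then $ty_1=0$ forces $y_1=0$, and $x_1\wedge y_1=t\ne1$. So (iii) quantifies over *every* cofactor $x_1$, and this matters.

**Definition 3 (Bezout ring).** A commutative ring is a Bezout ring if all its finitely generated ideals are principal.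

*Example.* $\mathbb Z$ and $\mathbb Z/n$ are Bezout rings. For a field $k$, the ring $k[x,y]$ is not, since the ideal $(x,y)$ is not principal.

**Definition 4 (Bezout algebra).** A Bezout algebra is a Bezout monoid together with its lattice operations, a structure $(S,\cdot,1,0,\wedge,\vee)$. In it, $a\mid b\iff a\le b\iff a\wedge b=a$. A *substructure* is a subset closed under $\cdot,\wedge,\vee$ and containing $1,0$. A *Bezout subalgebra* is a substructure that is itself a Bezout algebra. The natural order of a Bezout subalgebra is given by $a\wedge b=a$, so it is the induced order.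

*Example.* $\{1,0\}$ is a Bezout subalgebra of every Bezout algebra with $1\neq 0$. A substructure need not be a Bezout subalgebra. In $D(\mathbb Z)$ the substructure $\{0\}\cup\{2^k: k\neq 1\}$ is closed under all operations; it contains $4\mid 8$ in $\mathbb Z$, but inside it $4$ does not divide $8$, because $2$ is missing.

These definitions fit together as follows.

**Proposition 1.** If $R$ is a Bezout ring, then $D(R)$ is a Bezout monoid.

*Proof.* The natural order of $D(R)$ is reverse inclusion, since $bR=aR\cdot cR$ for some $c$ exactly when $bR\subseteq aR$. The meet of $aR$ and $bR$ is the smallest principal ideal containing both, namely $aR+bR$.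

*Axiom (iii).* Let $dR=aR+bR$ and $dR\cdot a_1R=aR$. We may replace $a$ by $da_1$. Write $b=db_1$ and $d=\lambda da_1+\mu db_1$. Put $z=1-\lambda a_1-\mu b_1$, so $dz=0$. Let $y_1R=b_1R+zR$. Then $dy_1R=db_1R+dzR=bR$, and $a_1R+y_1R$ contains $\lambda a_1+\mu b_1+z=1$.

*Joins.* If $a_1R+y_1R=R$, then for every $e\in R$ we have $ea_1R\cap ey_1R=ea_1y_1R$. Indeed, let $x=ea_1u=ey_1v$ and $1=pa_1+qy_1$. Then $x=xpa_1+xqy_1=ey_1vpa_1+ea_1uqy_1\in ea_1y_1R$. With $a_1,y_1$ as above and $e=d$, the ideal $aR\cap bR=da_1y_1R$ is principal, so it is the join of $aR$ and $bR$.

*Axiom (ii).* $c(aR+bR)=caR+cbR$. Taking $e=cd$ above gives $caR\cap cbR=cda_1y_1R=c(aR\cap bR)$.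

*Distributivity.* The equality $aR+(bR\cap cR)=(aR+bR)\cap(aR+cR)$ may be checked after localizing at each prime, since localization commutes with sums and finite intersections. A localization of $R$ is Bezout, and in a local Bezout ring the principal ideals form a chain. To see this, let $d$ generate $(a,b)$, with $a=da_1$, $b=db_1$, $d(1-\lambda a_1-\mu b_1)=0$. If $a_1,b_1$ are both nonunits, the bracket is a unit and $d=0$, so $a=b=0$; otherwise $a$ or $b$ generates $(d)$. In a chain the equality is clear. $\square$

## 2. Does every Bezout monoid come from a ring?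

The paper "Equalizers and Flatness Properties of Acts, II" states: "The question whether Bezout monoids describe divisibility in Bezout rings (rings whose finitely generated ideals are principal) is still open." It does not make the question more precise. We take it in the following sense, which is a chosen interpretation:

> Is every Bezout monoid isomorphic, as an ordered monoid with zero, to the divisibility monoid of some Bezout ring?

The answer is no. We shall prove the following.

**Theorem A.** There is a Bezout monoid $S$ which is not isomorphic, as ordered monoid with zero, to $D(R)$ for any commutative ring $R$, Bezout or not.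

**Theorem A$^+$.** Such an $S$ can be chosen reduced ($s^2=0\Rightarrow s=0$), of cardinality $\aleph_3$, and contained in a divisibility monoid $D(R_0)$, $R_0$ a Bezout ring, with the restricted operations $\cdot,\wedge,\vee$. Moreover $S$ is not a homomorphic image (for $\cdot,\wedge,1,0$) of $D(R)$ for any Bezout ring $R$.

**Theorem B.** Every countable Bezout monoid is isomorphic to $D(R)$ for some factor ring $R$ of a Bezout domain.

**Corollary.** The class of Bezout monoids that are divisibility monoids of Bezout rings is not closed under elementary equivalence, so it is not first-order axiomatizable.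

What happens in cardinalities $\aleph_1$ and $\aleph_2$ is not settled here.

## 3. Chains, Boolean algebras, products, unions

We first look at the cases where a ring can be written down, and collect the tools for building Bezout algebras.

**Chains.** Let $\Gamma$ be a totally ordered abelian group and $V=\Gamma^{\ge0}\cup\{\infty\}$, written additively. The monoid identity is $0$ and the absorbing element is $\infty$. (So in additive notation "$1$" is $0$ and "$0$" is $\infty$.) The natural order is the total order with $\infty$ on top. $V$ is a Bezout algebra. Axioms (i), (ii) are clear. For (iii) let $d=\min(x,y)$ and $d+x_1=x$.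

* If $d=\infty$, then $y=\infty$, and $y_1=0$ works.
* If $d=x<\infty$, then $x_1=0$, and any $y_1$ with $x+y_1=y$ works.
* If $d=y<x$, take $y_1=0$.

An order-preserving monoid homomorphism between such chains that preserves $0$ and $\infty$ also preserves $\min$ and $\max$.

*The ring.* On the group algebra $k[\Gamma]$ over a field $k$, let $v(f)$ be the smallest element of the support of $f$. The smallest terms of two factors multiply to the smallest term of the product, so $v(fg)=v(f)+v(g)$, and clearly $v(f+g)\ge\min(v(f),v(g))$. Hence $k[\Gamma]$ is a domain, and $v$ extends to its fraction field with value group $\Gamma$. The valuation ring $\mathcal O=\{v\ge0\}$ is a Bezout domain, and $a\mathcal O\mapsto v(a)$ is an isomorphism $D(\mathcal O)\cong V$.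

We shall need two chains,
$$V_1=\mathbb N\cup\{\infty\},\qquad V_2=(\mathbb Z\times_{lex}\mathbb Z)^{\ge0}\cup\{\infty\}.$$
In $V_2$ the first coordinate dominates: $(0,5)<(1,-100)<(1,0)$.

**Boolean algebras.** Let $S$ be a Boolean algebra with least element called $1$, greatest element called $0$, and multiplication $ab=a\vee b$. The natural order is the given one, and (ii) is clear. For (iii) let $y_1=y\wedge\neg x$. Then $(x\wedge y)\vee y_1=y$, and $x_1\le x$ gives $x_1\wedge y_1=1$. The ring: reverse the order of $S$ and form the Boolean ring $B$, whose product is the meet of the reversed order, i.e. the join in $S$. In $B$ we have $aB+bB=(a+b+ab)B$, so $B$ is Bezout; and $aB=bB$ gives $a=ab=b$. Hence $S\cong D(B)$.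

**Products.** A principal ideal of $\prod R_i$ is a product of principal ideals, so $D(\prod R_i)\cong\prod D(R_i)$. A product of Bezout rings is Bezout, because generators and coefficients are chosen coordinatewise.

**Lemma 2.** (a) Products of Bezout algebras are Bezout algebras. (b) Let $Q$ be a structure with operations $\cdot,1,0,\wedge,\vee$, and let $U\subseteq Q$ be the union of a directed family of substructures $U_\alpha$, each of which is a Bezout algebra. Then $U$ is a Bezout algebra.

*Proof.* (a) Everything is checked and chosen coordinatewise. In particular $(a_i)\mid(b_i)$ if and only if $a_i\mid b_i$ for all $i$.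

(b) Let $a,b\in U$. If $b=ac$ with $c\in U$, then $a,b,c$ lie in a common $U_\alpha$, so $a\wedge b=a$. Conversely, if $a\wedge b=a$ and $a,b\in U_\alpha$, then $a\mid b$ in $U_\alpha$, hence in $U$. So the natural order of $U$ is "$a\wedge b=a$", and it restricts to the natural order of each $U_\alpha$. Axioms (i)–(iii) involve finitely many elements, which lie in one $U_\alpha$; the witness required in (iii) exists in that $U_\alpha$. $\square$

Products and unions both preserve Bezout algebras, while rings obviously behave well only under products. So a directed union is the place to look for trouble.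

## 4. Gluing rings along a union, and the error terms $\Delta_{ijk}$

A sensible plan for a positive answer is this. By the downward Löwenheim–Skolem theorem (recalled in Section 8), a Bezout algebra $S$ is the directed union of its countable Bezout subalgebras $S_\lambda$ that are elementary substructures. By Theorem B, $S_\lambda\cong D(R_\lambda)$ with $R_\lambda$ Bezout. Suppose the inclusions $S_\lambda\subseteq S_\mu$ were induced by a compatible directed system of ring homomorphisms $R_\lambda\to R_\mu$. Then $R=\varinjlim R_\lambda$ would satisfy $D(R)\cong S$: for $a,b\in R$ we have $b\in aR$ if and only if this happens at some stage, that is, if and only if the element of $S$ attached to $a$ is $\le$ the one attached to $b$.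

The plan stops at the word "compatible". Suppose $x_i\le x_j\le x_k$ in $S$ are represented by ring elements $A_i,A_j,A_k$. There are $T_{ij},T_{jk},T_{ik}$ with $A_j=A_iT_{ij}$, and so on. If $A_i$ is a zero divisor, these transition elements are not unique, and the error
$$\Delta_{ijk}=T_{ij}T_{jk}-T_{ik}$$
is only known to satisfy $A_i\Delta_{ijk}=0$. For instance, in $\mathbb Z/8$ with $A_1=A_2=A_3=4$ one may have $T_{12}=3$, $T_{23}=T_{13}=1$, and then $\Delta_{123}=2\neq0$. A coherent system of rings must control these errors for all triples at once, and the errors of the four triples in a quadruple are tied together. In every commutative ring,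
$$T_{34}\Delta_{123}=T_{12}\Delta_{234}+\Delta_{124}-\Delta_{134}, \tag{1}$$
since the right side is $T_{12}T_{23}T_{34}-T_{12}T_{24}+T_{12}T_{24}-T_{14}-T_{13}T_{34}+T_{14}=T_{12}T_{23}T_{34}-T_{13}T_{34}$, which is the left side.

We turn this into a proof of "no" by building $S$ so that (1) is violated by *values*. Here is what values are available.

**Lemma 3.** Let $S$ be a Bezout monoid with $D(R)\cong S$ for a commutative ring $R$, and let $c:R\to S$ send $a$ to the image of $aR$. Then $c$ is surjective, $c(ab)=c(a)c(b)$, $c(1)=1$, $c(0)=0$, $c(-a)=c(a)$, $c(a)\le c(b)\iff b\in aR$, and $c(a+b)\ge c(a)\wedge c(b)$. If moreover $\omega:S\to V$ is a map to a chain as in Section 3 that preserves $\cdot,\wedge,1,0$, then $w=\omega c$ satisfies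
$$w(ab)=w(a)+w(b),\quad w(1)=0,\quad w(0)=\infty,\quad w(-a)=w(a),\quad w(a+b)\ge\min(w(a),w(b)),$$
with equality in the last relation if $w(a)\ne w(b)$.

*Proof.* Only the last property of $c$ needs an argument. Choose $d$ with $c(d)=c(a)\wedge c(b)$. Then $d\mid a$ and $d\mid b$, so $d\mid a+b$. The properties of $w$ follow by applying $\omega$, which is order-preserving because it preserves meets. For the equality, let $w(a)<w(b)$. If $w(a+b)>w(a)$, then $w(a)=w((a+b)-b)\ge\min(w(a+b),w(b))>w(a)$, which is absurd. $\square$

Suppose we find a $w$ with $w(T_{rq})=q-r$, with $w(\Delta_{123})=2$ exactly, and with $w(\Delta_{124}),w(\Delta_{134})>3$ and $w(\Delta_{234})>2$. Then the left side of (1) has value $1+2=3$ and the right side has value $>3$: a contradiction. The difficulty is that the ring, not we, chooses the $\Delta$'s. What can a monoid force?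

* Where $A_i$ has *finite* value, $A_i\Delta_{ijk}=0$ forces $w(\Delta_{ijk})=\infty$.
* Where $T_{ij}T_{jk}$ and $T_{ik}$ have *different* values, $w(\Delta_{ijk})$ is exactly the smaller one.

These two situations exclude each other at a single coordinate: where $A_i$ is finite, $w(T_{ij})+w(T_{jk})$ and $w(T_{ik})$ are both $w(A_k)-w(A_i)$. So we put them at the two ends $+\infty$ and $-\infty$ of a line of coordinates $n\in\mathbb Z$, arranged so that the value at each end dictates the values at all integers near that end. Along the line, $w(\Delta_a)$ is then $p-r$ far to the left (for $a=\{r<q<p\}$) and $\infty$ far to the right, so it jumps somewhere. The ring chooses where. To beat this choice we use many parallel lines, one for each $s\in\mathbb Z^4$. On line $s$, the profile of $\Delta_a$ is shifted by the entry $s_a$. On a suitable line, the point $0$ lies before the jump of $\Delta_{123}$ and after the jumps of the other three.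

For this, $c(\Delta_a)$ must have the *same* profile on all lines, up to the shift $s_a$, and $c(T_{rq})$ must not depend on the line at all. In other words, the element attached to a set $a$ of indices must "know only about $a$". We cannot impose that on one quadruple, because the ring may pick any $\Delta_a$. But with $\aleph_3$ indices, a combinatorial theorem finds a quadruple for which it is automatic.

## 5. Kuratowski's free set theorem

**Lemma 4 (Kuratowski's free set theorem).** Let $n\ge0$, $|X|\ge\aleph_n$, and let $\Phi$ map $n$-element subsets of $X$ to finite subsets of $X$. Then there is an $(n+1)$-element $U\subseteq X$ with $u\notin\Phi(U\setminus\{u\})$ for all $u\in U$.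

The reference is K. Kuratowski, *Sur une caractérisation des alephs*, Fund. Math. 38 (1951); the direction we use is proved below.

*Example.* For $n=1$, a countable $X$ does not suffice. On $X=\mathbb N$ let $\Phi(\{y\})=\{0,\dots,y\}$. For every pair $x<y$ we have $x\in\Phi(\{y\})$, so no pair is free.

*Proof.* Induction on $n$. For $n=0$, choose $u\notin\Phi(\emptyset)$; this is possible since $X$ is infinite. Let $n\ge1$. Start with $Y_0\subseteq X$ of size $\aleph_{n-1}$ and let $Y_{k+1}=Y_k\cup\bigcup\{\Phi(w):w\in[Y_k]^n\}$. Each $Y_k$ has size $\aleph_{n-1}$, and so has $Y=\bigcup_kY_k$, which satisfies $\Phi(w)\subseteq Y$ for all $w\in[Y]^n$. Since $|X|>|Y|$, there is $x\in X\setminus Y$. Apply the induction hypothesis to $\Psi(w)=\Phi(w\cup\{x\})\cap Y$ on $[Y]^{n-1}$, obtaining $U'\in[Y]^n$ with $u\notin\Psi(U'\setminus\{u\})$ for $u\in U'$. Put $U=U'\cup\{x\}$. Then $x\notin\Phi(U')$, because $\Phi(U')\subseteq Y$. For $u\in U'$ we have $u\in Y$ and $u\notin\Psi(U'\setminus\{u\})$, so $u\notin\Phi(U\setminus\{u\})$. $\square$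

We use $n=3$: a map assigning a finite set to each triple admits a free quadruple $H$. Freeness says $\Phi(K)\cap H\subseteq K$ for every triple $K\subseteq H$.

## 6. The construction of $S$

**Step 1. The line monoid $M$.** *This step builds the line whose ends control the nearby integers.* Define $\varphi,\psi:V_2\to V_1$, both with $\infty\mapsto\infty$, by
$$\varphi(0,m)=m,\quad \varphi(b,m)=\infty\ (b\ge1);\qquad \psi(m,v)=m .$$
Both are order-preserving homomorphisms. Let $M$ be the set of functions $f$ on $\mathbb Z\cup\{+\infty,-\infty\}$ with $f(n)\in V_1$ for $n\in\mathbb Z$, $f(\pm\infty)\in V_2$, and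
$$f(n)=\varphi(f(+\infty))\ \text{for all sufficiently large }n,\qquad f(n)=\psi(f(-\infty))\ \text{for all sufficiently negative }n.$$
Operations are pointwise. They preserve $M$ because $\varphi,\psi$ preserve $+,\min,\max,0,\infty$. For $N\ge1$ let $M_N$ be the subset where the two equalities hold for all $n\ge N$ and all $n\le-N$, respectively. An element of $M_N$ is determined by its values at $\pm\infty$ and at $-N<n<N$, which are arbitrary, so $M_N\cong V_2\times V_2\times V_1^{2N-1}$, a Bezout algebra by Lemma 2(a). Since $M=\bigcup_NM_N$, Lemma 2(b) shows that $M$ is a Bezout algebra. Shifting $n$ by an integer, with $\pm\infty$ fixed, is an automorphism of $M$.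

*Example.* Let $g(-\infty)=(2,0)$, $g(n)=2$ for $n\le7$, $g(n)=\infty$ for $n\ge8$, $g(+\infty)=\infty$. Then $g\in M$, since $\psi(2,0)=2$ and $\varphi(\infty)=\infty$. This is the profile that the $\Delta$'s will resemble; here the jump is at $7$.

**Step 2. Chains inside $M$.** *This step prepares the elements that will represent $A_r$ and $T_{rq}$; the $T_{rq}$ are designed to have additive values on the line but not at $-\infty$.* Put
$$v_{12}=v_{23}=v_{34}=v_{14}=0,\qquad v_{13}=v_{24}=1 .$$
Then
$$v_{rq}+v_{qp}\neq v_{rp}\qquad\text{for all }1\le r<q<p\le4, \tag{2}$$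
since for $(r,q,p)=(1,2,3),(1,2,4),(1,3,4),(2,3,4)$ the two sides are $0$ and $1$, $1$ and $0$, $1$ and $0$, $0$ and $1$.

For $1\le r<q\le4$ define $\alpha,\beta:V_2\to V_2$, both with $\infty\mapsto\infty$, by
$$\alpha(b,m)=(b,\;br+m(q-r)),\qquad \beta(0,m)=(m(q-r),\;m\,v_{rq}),\qquad \beta(b,m)=\infty\ (b\ge1).$$
Because $q-r>0$, the map $\alpha$ comes from an injective, lexicographically order-preserving endomorphism of $\mathbb Z\times\mathbb Z$; it is an injective order-preserving homomorphism. Elements $(0,m)$ of $V_2$ have $m\ge0$, and on them $\beta$ is additive and monotone with values $\ge(0,0)$. A sum with some $b\ge1$ again has first coordinate $\ge1$, and everything with $b\ge1$ lies above all $(0,m)$. So $\beta$ is an order-preserving homomorphism too. Finally $\psi\beta=\varphi\alpha$: both send $(0,m)$ to $m(q-r)$ and everything else to $\infty$. Hence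
$$\theta_{rq}(c)(+\infty)=\alpha(c),\qquad \theta_{rq}(c)(n)=\varphi(\alpha(c))\ (n\in\mathbb Z),\qquad \theta_{rq}(c)(-\infty)=\beta(c)$$
defines an element of $M$ that is constant on $\mathbb Z$, and $\theta_{rq}:V_2\to M$ is an injective homomorphism of Bezout algebras (injective because $\alpha$ is).

*Example.* $\theta_{13}(0,1)$ has the value $(2,1)$ at $-\infty$, the value $2$ on $\mathbb Z$, and $(0,2)$ at $+\infty$.

For $b\in V_1$ define $\theta_r(b)\in M$ as follows. $\theta_r(0)$ is the identity (constant $0$), and $\theta_r(\infty)$ is constant $\infty$. For $1\le b<\infty$, $\theta_r(b)$ has value $(b,br)$ at $+\infty$, and value $\infty$ at all $n\in\mathbb Z$ and at $-\infty$. We claim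
$$\theta_r(b)=\theta_{rq}(b,0),\qquad \theta_q(b)=\theta_{rq}(b,b)\qquad(b<\infty). \tag{3}$$
Indeed $\alpha(b,0)=(b,br)$ and $\alpha(b,b)=(b,br+b(q-r))=(b,bq)$. For $b\ge1$ the values elsewhere are $\varphi(b,\cdot)=\infty$ and $\beta(b,\cdot)=\infty$. For $b=0$ all are the identity. The maps $V_1\to V_2$ given by $b\mapsto(b,0)$ and $b\mapsto(b,b)$, with $\infty\mapsto\infty$, are order-preserving homomorphisms. So by (3) each $\theta_r:V_1\to M$ is an injective homomorphism of Bezout algebras.

**Step 3. The algebras $N_a$.** *This step assigns to each set $a$ of indices the algebra of elements that "know only about $a$".* Let $\mathcal A$ be the set of the four 3-element subsets of $\{1,2,3,4\}$, let $\Lambda=\mathbb Z^{\mathcal A}$, and $N=M^\Lambda$, whose elements are families $(f_s)_{s\in\Lambda}$. Let $1_N$ and $0_N$ be the families that are constantly $0$ and constantly $\infty$. For $a\subseteq\{1,2,3,4\}$ let $N_a\subseteq N$ be: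

* $N_\emptyset=\{1_N,0_N\}$;
* $N_{\{r\}}$: all families with $f_s=\theta_r(b)$ for all $s$, for some $b\in V_1$;
* $N_{\{r<q\}}$: all families with $f_s=\theta_{rq}(c)$ for all $s$, for some $c\in V_2$;
* $|a|=3$: all families for which there is $g\in M$ with $f_s(n)=g(n+s_a)$ for $n\in\mathbb Z$ and $f_s(\pm\infty)=g(\pm\infty)$, for all $s$;
* $N_{\{1,2,3,4\}}=N$.

Each $N_a$ is a substructure of $N$ containing $1_N,0_N$. These substructures are isomorphic to a two-element chain, $V_1$, $V_2$, $M$ (via $g$, which is recovered from any one $f_s$), and $M^\Lambda$, respectively. So each is a Bezout algebra. Moreover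
$$a\subseteq b\ \Longrightarrow\ N_a\subseteq N_b .$$
For the empty set this holds since $1_N,0_N$ are in every $N_b$. For singletons in pairs it is (3). For pairs in triples, $\theta_{rq}(c)$ is constant on $\mathbb Z$, so shifting does nothing and one may take $g=\theta_{rq}(c)$. Singletons in triples follow via pairs, and everything lies in $N$.

**Step 4. The monoid $S$.** *This step spreads the cube of algebras $N_a$ over all quadruples from an index set of size $\aleph_3$.* Let $I=\omega_3$ with its well-order. For $H\in[I]^4$ write $H=\{h_1<h_2<h_3<h_4\}$ and identify subsets of $H$ with subsets of $\{1,2,3,4\}$ via $h_r\leftrightarrow r$. For finite $e\subseteq I$ put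
$$S_e=\prod_{H\in[I]^4}N_{e\cap H}\ \subseteq\ \prod_HN,\qquad S=\bigcup_eS_e .$$
By Lemma 2(a) each $S_e$ is a Bezout algebra. If $e\subseteq e'$ then $S_e\subseteq S_{e'}$, so the union is directed, and by Lemma 2(b) $S$ *is a Bezout monoid*, with pointwise operations and pointwise order. Its identity is constant $0$ and its zero $0_S$ is constant $\infty$.

**Step 5. Special elements.** *These produce the transition elements $T_{ij}$ in any ring realizing $S$.* For $i\in I$ let $x_i\in S_{\{i\}}$ be given by $(x_i)_H=\theta_r(1)$ (the constant family) if $i=h_r\in H$, and $(x_i)_H=0_N$ if $i\notin H$. For $i<j$ let $e_{ij}\in S_\emptyset$ be given by $(e_{ij})_H=1_N$ if $\{i,j\}\subseteq H$, and $0_N$ otherwise. Then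
$$e_{ij}x_i\le e_{ij}x_j\quad\text{in }S. \tag{4}$$
To see this, let $t_{ij}\in S_{\{i,j\}}$ have $H$-component $\theta_{rq}(0,1)$ if $i=h_r$, $j=h_q$, and $1_N$ if $\{i,j\}\not\subseteq H$. By (3), $\theta_r(1)+\theta_{rq}(0,1)=\theta_{rq}(1,0)+\theta_{rq}(0,1)=\theta_{rq}(1,1)=\theta_q(1)$. So $e_{ij}x_it_{ij}=e_{ij}x_j$ at each $H\supseteq\{i,j\}$, and at the other $H$ both sides are $0_N$.

The factor $e_{ij}$ cuts away the quadruples not containing both $i$ and $j$.

## 7. No commutative ring realizes $S$

For later use we treat subalgebras of $S$ at the same time.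

**Proposition 5.** Let $S'$ be a Bezout subalgebra of $S$ containing all $x_i$ $(i\in I)$ and $e_{ij}$ $(i<j)$. Then $S'\not\cong D(R)$ for every commutative ring $R$.

Theorem A is the case $S'=S$.

*Proof.* Suppose $D(R)\cong S'$, and let $c:R\to S'\subseteq S$ be as in Lemma 3. For a point $P=(H,s,z)$ with $H\in[I]^4$, $s\in\Lambda$ and $z\in\mathbb Z\cup\{\pm\infty\}$, let $w_P(a)$ be the value of $c(a)$ at that coordinate. Taking a coordinate is a map $S'\to V_1$ or $S'\to V_2$ preserving all operations, so $w_P$ has all the properties of Lemma 3.

**Step 1. Transition elements and errors.** *This step extracts from $R$ the elements to which (1) will be applied.* Choose $A_i,E_{ij}\in R$ with $c(A_i)=x_i$ and $c(E_{ij})=e_{ij}$. The order of $S'$ is induced from $S$, so (4) holds in $S'$ and gives $T_{ij}\in R$ $(i<j)$ with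
$$E_{ij}A_j=E_{ij}A_iT_{ij}. \tag{5}$$
For $i<j<k$ put $\Delta_{ijk}=T_{ij}T_{jk}-T_{ik}$ and $E=E_{ij}E_{jk}E_{ik}$. By (5), $EA_iT_{ij}T_{jk}=EA_jT_{jk}=EA_k=EA_iT_{ik}$, so
$$E_{ij}E_{jk}E_{ik}\,A_i\,\Delta_{ijk}=0. \tag{6}$$

**Step 2. A free quadruple.** *This step finds one $H$ at which every $T$ and every $\Delta$ knows only about its own indices.* Since $S$ is the union of the $S_e$, there are finite sets $F_{ij},F_{ijk}\subseteq I$ with $c(T_{ij})\in S_{F_{ij}}$ and $c(\Delta_{ijk})\in S_{F_{ijk}}$. For $i<j<k$ put
$$\Phi(\{i,j,k\})=F_{ij}\cup F_{jk}\cup F_{ik}\cup F_{ijk}.$$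
By Lemma 4 with $n=3$ and $X=I$, there is $H=\{h_1<h_2<h_3<h_4\}$ with $\Phi(K)\cap H\subseteq K$ for every 3-subset $K$ of $H$. Fix this $H$, and write $T_{rq}$ for $T_{h_rh_q}$, $\Delta_{rqp}$ for $\Delta_{h_rh_qh_p}$, and so on. Then:

* for each $a\in\mathcal A$, the $H$-component of $c(\Delta_a)$ lies in $N_a$, because $F\cap H\subseteq a$ for the corresponding set $F$, and the $N$'s increase;
* for $r<q$, the $H$-component of $c(T_{rq})$ lies in $N_{\{r,q\}}$, because $F_{h_rh_q}\cap H$ is contained in both 3-subsets of $H$ that contain $h_r,h_q$, hence in their intersection $\{h_r,h_q\}$.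

**Step 3. The values of $T_{rq}$.** *This step shows that the ring had no freedom in choosing $c(T_{rq})$ at $H$.* Let $\theta_{rq}(c_0)$ be the $H$-component of $c(T_{rq})$. Since $(e_{h_rh_q})_H=1_N$, equation (5) at $H$ reads $\theta_q(1)=\theta_r(1)+\theta_{rq}(c_0)$. By (3) this is $\theta_{rq}(1,1)=\theta_{rq}((1,0)+c_0)$. By injectivity $(1,0)+c_0=(1,1)$, so $c_0=(0,1)$. Reading off $\theta_{rq}(0,1)$ gives, for every $s$,
$$w_{(H,s,n)}(T_{rq})=q-r\ \ (n\in\mathbb Z),\qquad w_{(H,s,-\infty)}(T_{rq})=(q-r,\,v_{rq}). \tag{7}$$

**Step 4. The profiles of the $\Delta_a$.** *This step shows that each profile must jump.* Let $a=\{r<q<p\}$. By Step 2 there is $g_a\in M$ with $w_{(H,s,n)}(\Delta_a)=g_a(n+s_a)$ for all $n,s$, and $w_{(H,s,\pm\infty)}(\Delta_a)=g_a(\pm\infty)$. The relevant values are collected here.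

| | at $-\infty$ | at $n\in\mathbb Z$ | at $+\infty$ |
|---|---|---|---|
| $A_{h_r}$ | $\infty$ | $\infty$ | $(1,r)$ |
| $T_{rq}T_{qp}$ | $(p-r,\,v_{rq}+v_{qp})$ | $p-r$ | $(0,p-r)$ |
| $T_{rp}$ | $(p-r,\,v_{rp})$ | $p-r$ | $(0,p-r)$ |

1. On $\mathbb Z$, the two elements $T_{rq}T_{qp}$ and $T_{rp}$ both have value $p-r$, so their difference $\Delta_a$ has value at least $p-r$. Hence $g_a(n)\ge p-r$ for all $n\in\mathbb Z$.
2. At $-\infty$ their values are different, by (2). So $g_a(-\infty)$ is the smaller one, and its first coordinate is $p-r$. Since $g_a\in M$, we get $g_a(n)=\psi(g_a(-\infty))=p-r$ for all sufficiently negative $n$.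
3. At $+\infty$ the three $E$'s in (6) have value $0$ and $A_{h_r}$ has the finite value $(1,r)$. So (6) forces $g_a(+\infty)=\infty$, and $g_a(n)=\varphi(\infty)=\infty$ for all large $n$.

By 2 and 3 the set of $n$ with $g_a(n)=p-r$ is nonempty and bounded above. Let $m_a$ be its largest element. Then $g_a(m_a)=p-r$, and by 1, $g_a(m_a+1)>p-r$.

**Step 5. Aligning the jumps.** *This step picks the line on which (1) fails.* Let $s\in\Lambda$ be given by $s_{123}=m_{123}$ and $s_a=m_a+1$ for $a=124,134,234$, and let $w=w_{(H,s,0)}$. Since $w(\Delta_a)=g_a(s_a)$,
$$w(\Delta_{123})=2,\qquad w(\Delta_{124})>3,\qquad w(\Delta_{134})>3,\qquad w(\Delta_{234})>2 .$$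
By (7), $w(T_{12})=w(T_{34})=1$. In identity (1), $T_{34}\Delta_{123}=T_{12}\Delta_{234}+\Delta_{124}-\Delta_{134}$, the left side has value $1+2=3$. On the right, $w(T_{12}\Delta_{234})=1+w(\Delta_{234})>3$ and the other two terms have value $>3$, so the right side has value $>3$. This is a contradiction. $\blacksquare$

## 8. Homomorphic images of $D(R)$, and a reduced example of size $\aleph_3$

The next proposition says that a Bezout monoid that is a homomorphic image of a divisibility monoid is again one. It gives the last claim of Theorem A$^+$, and it will reduce Theorem B to a question about lattice-ordered groups.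

**Proposition 6.** Let $R$ be a Bezout ring, $S$ a Bezout monoid, and $h:D(R)\to S$ a surjection preserving $\cdot,\wedge,1,0$. Then $S\cong D(R')$ with $R'=\mathcal N^{-1}(R/J)$, where $J=\{a:h(aR)=0\}$ and $\mathcal N=\{a:h(aR)=1\}$.

*Example.* Let $R=\mathbb Z$, $S=D(\mathbb Z/4)=\{1<2<0\}$, and let $h(n\mathbb Z)$ be $1$, $2$ or $0$ according to whether $\gcd(n,4)$ is $1$, $2$ or $4$. Then $J=4\mathbb Z$, $\mathcal N$ is the set of odd integers, and $R'=\mathbb Z/4$.

*Proof.*

**Step 1. The ring and the map.** *We check that $R'$ makes sense and that $h$ descends to it.* Put $c(a)=h(aR)$. Then $c$ is multiplicative and surjective. If $dR=aR+bR$, which is the meet of $aR$ and $bR$ in $D(R)$, then $c(d)=c(a)\wedge c(b)$. Since $d\mid a+b$, it follows that $c(a+b)\ge c(a)\wedge c(b)$. So $J$ is closed under sums ($0$ is the greatest element of $S$), and under multiples, hence an ideal; and $\mathcal N$ is multiplicatively closed and contains $1$. The ring $R'$ is Bezout, as a localization of a factor ring of a Bezout ring.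

Put $c'(a/n)=c(a)$. This is well defined: if $a/n=a'/n'$ in $R'$, there is $n''\in\mathcal N$ with $n''(an'-a'n)\in J$, so $c(an'-a'n)=0$. Then $c(a)=c(an')\ge c(a'n)\wedge c(an'-a'n)=c(a'n)\wedge0=c(a')$, and symmetrically $c(a')\ge c(a)$. The map $c'$ is multiplicative and surjective, $c'(\alpha)=0$ if and only if $\alpha=0$, and $\alpha\mid\beta$ implies $c'(\alpha)\le c'(\beta)$.

**Step 2. $c'(\alpha)\le c'(\beta)$ implies $\alpha\mid\beta$.** *This is where axiom (iii) of $S$ is used.* Denominators are units of $R'$, so it is enough to take $a,b\in R$ with $c(a)\le c(b)$ and show $b\in aR'$. Let $dR=aR+bR$ and $a=da_1$. Then $c(d)=c(a)\wedge c(b)=c(a)$, so $c(d)c(a_1)=c(d)$. Apply (iii) to $x=c(d)$, $y=0$, for which $x\wedge y=c(d)$, with cofactor $x_1=c(a_1)$. There is $r\in S$ with $c(d)r=0$ and $c(a_1)\wedge r=1$. Write $r=c(\rho)$ and $gR=a_1R+\rho R$. Then $c(d\rho)=0$, so $d\rho\in J$; and $c(g)=c(a_1)\wedge c(\rho)=1$, so $g\in\mathcal N$. Writing $g=\lambda a_1+\mu\rho$ we get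
$$dg=\lambda da_1+\mu d\rho\equiv\lambda a\pmod J .$$
As $g$ is a unit in $R'$, $d\in aR'$, and so $b\in dR'\subseteq aR'$.

By Steps 1 and 2, $\alpha R'\mapsto c'(\alpha)$ is a well-defined isomorphism $D(R')\to S$. $\square$

**Recall (elementary substructures).** A substructure $Q'$ of $Q$ is elementary if every first-order formula with parameters in $Q'$ holds in $Q'$ exactly when it holds in $Q$. *Example:* $(\mathbb Q,<)$ in $(\mathbb R,<)$. Downward Löwenheim–Skolem theorem: for a countable language, every infinite subset $X$ of $Q$ is contained in an elementary substructure of cardinality $|X|$.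

The axioms of Bezout algebras are first-order sentences in $\cdot,1,0,\wedge,\vee$. They are: the axioms of a commutative monoid with zero; the distributive lattice identities; $\forall a,b\,(\exists c\; b=ac\leftrightarrow a\wedge b=a)$; the identities of (ii); and
$$\forall x,y,x_1\ \bigl((x\wedge y)x_1=x\ \to\ \exists y_1\,((x\wedge y)y_1=y\ \text{and}\ x_1\wedge y_1=1)\bigr).$$
So an elementary substructure of a Bezout algebra is a Bezout subalgebra.

**Proof of Theorem A$^+$.** Let $S$ be the monoid of Section 6. It is reduced, since in each coordinate $2f=\infty$ implies $f=\infty$. The $x_i$ are pairwise distinct: for $i\ne j$ choose $H$ with $i\in H$ and $j\notin H$; then $(x_j)_H=0_N$, while $(x_i)_H=\theta_r(1)$ has the finite value $(1,r)$ at $+\infty$. So the set of all $x_i$ and $e_{ij}$ has cardinality $\aleph_3$, and by Löwenheim–Skolem it lies in an elementary substructure $S'$ of $S$ of cardinality $\aleph_3$. It is a Bezout subalgebra, and it is reduced. By Proposition 5, $S'\not\cong D(R)$ for every commutative ring $R$.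

If $S'$ were a homomorphic image, for $\cdot,\wedge,1,0$, of $D(R)$ with $R$ a Bezout ring, then by Proposition 6 we would have $S'\cong D(R')$ for a ring $R'$, which is excluded.

Finally, $S'$ is a substructure of $S$, which is a substructure of the product of chains $V_1$ and $V_2$ over all points $P=(H,s,z)$. By Section 3 this product is $D(R_0)$, where $R_0$ is the product of the corresponding valuation domains with value groups $\mathbb Z$ and $\mathbb Z\times_{lex}\mathbb Z$. This $R_0$ is a Bezout ring, and $\cdot,\wedge,\vee$ of $D(R_0)$ restrict to those of $S'$. Thus $S'$ is as required. $\blacksquare$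

## 9. Countable Bezout monoids: splitting edges of labelled graphs

We now prove Theorem B.

**Recall ($\ell$-groups and groups of divisibility).** An abelian $\ell$-group is an abelian group with a translation-invariant lattice order; $G^+$ denotes its elements $\ge0$. *Example:* $\mathbb Z^V$ with the coordinatewise order. The group of divisibility of a domain $B$ with fraction field $K$ is $K^*/U(B)$, where $U(B)$ is the group of units of $B$, with $aU(B)\le bU(B)$ if and only if $b/a\in B$. *Example:* for $\mathbb Z$ it is $\bigoplus_p\mathbb Z$. Nonzero principal ideals $aB$ correspond to the elements $aU(B)\ge0$. So if the group of divisibility is $G$, then $D(B)\cong G^+\cup\{0\}$ with a zero, which is the greatest element, adjoined. The Krull–Jaffard–Kaplansky–Ohm theorem (e.g. R. Gilmer, *Multiplicative Ideal Theory*, Thm. 18.6) says: for every abelian $\ell$-group $G$ there is a Bezout domain $B$ with group of divisibility $G$.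

By Proposition 6 it is therefore enough to find an abelian $\ell$-group $G$ and a surjective monoid homomorphism $\pi:G^+\to S$ that preserves meets. The first candidate is the free abelian group on the set $S$ with the coordinatewise order, where $\pi$ sends the basis vector of $s$ to $s$. It is a surjective homomorphism of monoids, but it does not preserve meets: two distinct basis vectors have meet $0$, which goes to $1$, while the meet of their images $s,t$ need not be $1$. In $D(\mathbb Z)$, the basis vectors of $12$ and $18$ have meet $0\mapsto1$, but $\gcd(12,18)=6$. The repair is to introduce a new basis element for $6$ and to rewrite $12=2\cdot6$, $18=3\cdot6$. We have to do this infinitely often without spoiling what has been achieved. A graph records which pairs may fail to be coprime.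

**Two facts in any Bezout monoid.**

($\alpha$) If $a\wedge b=a\wedge c=1$, then $a\wedge bc=1$. Indeed $1=(a\wedge b)(a\wedge c)=a^2\wedge ab\wedge ac\wedge bc\ge a\wedge bc$, and $1$ is the least element.

($\beta$) If $p\wedge q=1$, then $p\vee q=pq$. Indeed $p\vee q=(p\vee q)(p\wedge q)=(p^2\vee pq)\wedge(pq\vee q^2)\ge pq\ge p\vee q$.

**Definition 5 (states and moves).** A *state* is a finite graph with vertex set $V$ and labels $\sigma_v\in S$ such that $\sigma_v\wedge\sigma_w=1$ for distinct nonadjacent $v,w$. Put $\pi:\mathbb N^V\to S$, $\pi(f)=\prod_v\sigma_v^{f(v)}$. The moves are the following.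

* *Add$(s)$*: add a vertex, adjacent to all others, labelled $s$. Embed $\mathbb Z^V$ into the new group by extending functions by $0$.
* *Split an edge $\{v,w\}$*: let $d=\sigma_v\wedge\sigma_w$. By (iii) choose $\sigma_v',\sigma_w'$ with $d\sigma'_v=\sigma_v$, $d\sigma_w'=\sigma_w$, $\sigma_v'\wedge\sigma_w'=1$. Relabel $v,w$ by $\sigma_v',\sigma_w'$, delete the edge $\{v,w\}$, and add a vertex $u$ labelled $d$, adjacent to $v$, to $w$, and to exactly those $z$ that are adjacent to both $v$ and $w$. Map $f\in\mathbb Z^V$ to its extension with $f(u)=f(v)+f(w)$.

*Example.* In $D(\mathbb Z)$ take one edge with labels $\sigma_v=12$, $\sigma_w=18$. Splitting gives the path $v-u-w$ with labels $2,6,3$. Write vectors as $(v,u,w)$. The old basis vectors become $(1,1,0)$ and $(0,1,1)$, still mapped by $\pi$ to $2\cdot6=12$ and $6\cdot3=18$. Their meet is $(0,1,0)$, and $\pi$ sends it to $6=\gcd(12,18)$.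

**Step 1. Moves are sound.** *We check that a move leads to a state and does not change what $\pi$ says about old vectors.* For *Add* this is clear. Consider a split of $\{v,w\}$. The new nonadjacent pair $v,w$ is coprime by choice. Suppose $z$ is not adjacent to $v$ in the old graph, so $\sigma_v\wedge\sigma_z=1$. Since $d,\sigma_v'\le\sigma_v$, we get $d\wedge\sigma_z=\sigma_v'\wedge\sigma_z=1$. The same holds with $w$ in place of $v$. This covers all nonadjacent pairs $\{v,z\}$, $\{w,z\}$ and $\{u,z\}$ in the new graph; the other pairs are unchanged. So we have a state. The maps between the groups $\mathbb Z^V$ are injective homomorphisms, $f\ge0$ if and only if its image is $\ge0$, and they are compatible with $\pi$, because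
$$\sigma_v'^{\,f(v)}\,\sigma_w'^{\,f(w)}\,d^{\,f(v)+f(w)}=\sigma_v^{f(v)}\sigma_w^{f(w)} .$$

**Step 2. Bad edges can be removed.** *For $f=a-b$, coprimality of positive and negative parts can fail only along edges where $f$ changes sign; we get rid of these.* Call an edge $\{v,w\}$ *bad* for $f\in\mathbb Z^V$ if $f(v)f(w)<0$. *Claim: finitely many splits remove all bad edges for $f$* (where $f$ is replaced by its image after each split).

Suppose there are bad edges. Let $A$ be the maximum of $\max(|f(v)|,|f(w)|)$ over bad edges, and $m$ the number of bad edges attaining $A$. Among the latter choose one, $\{v,w\}$, with $b=\min(|f(v)|,|f(w)|)$ largest. Replacing $f$ by $-f$ and exchanging $v,w$ if necessary, $f(v)=A$ and $f(w)=-b$. Split this edge. Then $f(u)=A-b\in[0,A)$. The edge $\{v,w\}$ is gone, and the only new edges are those at $u$.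

If $b=A$, then $f(u)=0$ and no new edge is bad. If $b<A$, then $f(u)>0$, and a new bad edge is $\{u,z\}$ with $f(z)<0$, where $z=w$ or $z$ is adjacent to both $v$ and $w$. In either case $\{v,z\}$ was an edge of the old graph with $f(v)=A>0>f(z)$. So it was bad and attained $A$, and its smaller absolute value is $|f(z)|$. By the choice of $\{v,w\}$, $|f(z)|\le b<A$. Hence $\max(|f(u)|,|f(z)|)<A$.

So no new bad edge attains $A$ and one old one has disappeared. Either no bad edges are left, or $(A,m)$ has dropped lexicographically. This can happen only finitely often.

*Example.* In the state above, let $f$ be twice the vector of $12$ minus the vector of $18$: $f(v)=2$, $f(w)=-1$. After the split $f=(2,1,-1)$ on labels $2,6,3$, and $\{u,w\}$ is bad. Splitting it, with $\gcd(6,3)=3$, gives $u,w$ the labels $2,1$ and a new vertex labelled $3$ with $f$-value $0$. No bad edge is left. The positive part is mapped by $\pi$ to $2^2\cdot2=8$ and the negative part to $1$, in accordance with $144/18=8$.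

**Step 3. Success persists.** *We check that later moves do not spoil an $f$ without bad edges, nor its positive part.* Let $f$ have no bad edges, and let $f_+$ be its coordinatewise positive part. Then after any move the image of $f$ has no bad edges, and the image of $f_+$ is the coordinatewise positive part of the image of $f$. For *Add* the new value is $0$ and this is clear. For a split of $\{v,w\}$: the edge is not bad, so $f(v)$ and $f(w)$ do not have opposite signs, and $f_+(v)+f_+(w)=(f(v)+f(w))_+$. The new edges $\{u,v\}$ and $\{u,w\}$ are not bad, for the same reason. For an edge $\{u,z\}$ with $z$ adjacent to both $v$ and $w$: if $f(u)>0$, then $f(v)>0$ or $f(w)>0$, so $f(z)\ge0$ because the old edges $\{v,z\},\{w,z\}$ are not bad. The case $f(u)<0$ is similar.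

**Step 4. The limit group.** *Here countability is used: all tasks can be arranged in one sequence.* Let $S$ be countable. Start with the empty graph. There are countably many tasks: for each $s\in S$, perform *Add*$(s)$ once; for each state $n$ that has been reached and each $f\in\mathbb Z^{V_n}$, perform the finitely many splits of Step 2 that remove all bad edges of the image of $f$. Each $\mathbb Z^{V_n}$ is countable, so by the usual bookkeeping we can run through the tasks in a sequence in which each one gets its turn. Let
$$G=\varinjlim\mathbb Z^{V_n},\qquad G^+=\varinjlim\mathbb N^{V_n},\qquad \pi:G^+\to S .$$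
By Step 1, $\pi$ is a well-defined monoid homomorphism. An element of $G$ is in $G^+$ if and only if it is $\ge0$ coordinatewise at one stage where it lives, equivalently at all such stages; so $G$ is a partially ordered group with positive cone $G^+$. The map $\pi$ hits every $s\in S$: take the basis vector of the vertex created by *Add*$(s)$.

For $f\in G$ let $f_+$ be the positive part at a stage with no bad edges. By Step 3 this element of $G$ does not depend on the stage. It is $f\vee0$ in $G$. Indeed it is an upper bound of $f$ and $0$. If $g$ is another, then at some late stage $g$ dominates $f$ and $0$ coordinatewise, hence it dominates the positive part of $f$ there, which by Step 3 is $f_+$. Therefore all joins $a\vee b=b+((a-b)\vee0)$ and meets $a\wedge b=-((-a)\vee(-b))$ exist, and $G$ is an abelian $\ell$-group.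

**Step 5. $\pi$ preserves meets and joins.** *This is the property that the free group lacked.* Let $a,b\in G^+$, let $f=a-b$ be taken at a stage with no bad edges, and let $f_-=(-f)_+$. Put $d=a\wedge b$. Then $d=a-((a-b)\vee0)=a-f_+$, so $a=d+f_+$ and $b=a-f=d+f_-$, with $d\in G^+$. Since there are no bad edges, vertices with $f>0$ and vertices with $f<0$ are distinct and nonadjacent, so their labels are coprime. Repeated use of ($\alpha$) gives $\pi(f_+)\wedge\pi(f_-)=1$. By (ii),
$$\pi(a)\wedge\pi(b)=\pi(d)\bigl(\pi(f_+)\wedge\pi(f_-)\bigr)=\pi(d)=\pi(a\wedge b).$$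
By ($\beta$), and since $a\vee b=a+b-d=d+f_++f_-$,
$$\pi(a)\vee\pi(b)=\pi(d)\bigl(\pi(f_+)\vee\pi(f_-)\bigr)=\pi(d)\pi(f_+)\pi(f_-)=\pi(a\vee b).$$

**Step 6. The ring.** *Now the two tools are combined.* By the Krull–Jaffard–Kaplansky–Ohm theorem there is a Bezout domain $B$ with group of divisibility $G$, so $D(B)\cong G^+\cup\{0\}$. Extending $\pi$ by $0\mapsto0_S$ gives a surjection $D(B)\to S$ preserving $\cdot,\wedge,\vee,1,0$; with the adjoined zero nothing needs checking, as zero is absorbing and greatest on both sides. By Proposition 6, $S\cong D(\mathcal N^{-1}(B/J))$. If $S$ is nontrivial ($1\ne0$), then $0\notin\mathcal N$, so $\mathcal N^{-1}B$ is a Bezout domain, and $\mathcal N^{-1}(B/J)=\mathcal N^{-1}B/\mathcal N^{-1}J$ is a factor ring of it. If $S$ is trivial, it is $D$ of the zero ring, which is a factor ring of any Bezout domain. This proves Theorem B. $\blacksquare$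

## 10. Elementary equivalence, and the pieces $S_e$

**Proof of the Corollary.** Let $S$ be the monoid of Theorem A. By the downward Löwenheim–Skolem theorem it has a countable elementary substructure $S_0$, which is a Bezout monoid by Section 8. By Theorem B, $S_0\cong D(R)$ for a factor ring $R$ of a Bezout domain, and such an $R$ is a Bezout ring. But $S$ itself is not of this form, although $S_0$ and $S$ are elementarily equivalent. So the class is not closed under elementary equivalence, and therefore it is not the class of models of a first-order theory. (It does not matter whether one uses the language with or without $\wedge,\vee$, since the order and the lattice operations are definable from the multiplication.) $\blacksquare$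

**Remark.** Theorem B also locates the failure inside the example. *Every piece $S_e$ of Section 6 is the divisibility monoid of a Bezout ring.* Indeed $S_e=\prod_HN_{e\cap H}$, and each factor is realized: a two-element chain is $D$ of a field; $V_1$ and $V_2$ come from valuation domains; $M$ is countable, being the union of the countable sets $M_N$, so Theorem B applies to it; and $N=M^\Lambda$ is realized by a power of the ring for $M$. Products of Bezout rings realize products. In particular a single quadruple, the algebra $N=M^\Lambda$ with the elements $\theta_r(1)$, gives no contradiction: there $c(\Delta_a)$ need not lie in $N_a$. What cannot exist is a directed system of rings $R_e$ with homomorphisms inducing all the inclusions $S_e\subseteq S_{e'}$, because by the argument in Section 4 its limit would realize $S$.
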